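\title{Splitting fields of central simple algebras\\ that come from a subfield of the center}

\begin{abstract}
Let $F/K$ be a finite Galois extension of fields and let $A$ be a central simple $F$-algebra whose $n$-th tensor power is split. We prove that $A$ is split by a compositum $CF$, where $C/K$ is a finite separable extension of degree dividing a power of $n$. The field $K$ is arbitrary. The proof reduces to a base field without separable extensions of $p$-power degree, over which the symbol pairing of $F$ factors through a finite group. We show that a finite irreducible Steinberg symbol on an infinite field is continuous for a V-topology, pass to a completion, which turns out to be perfectoid, and conclude by tilting.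
\end{abstract}

\section{Introduction}\label{sec:intro}

Let $F$ be a field, $n>0$ an integer, and $A$ a central simple $F$-algebra such that $A^{\otimes n}$ is split, that is, isomorphic to a matrix algebra over $F$. By Brauer's theorem \cite[Theorem~2.8.7]{GS}, $A$ is split by a finite separable extension $L/F$ whose degree divides a power of $n$. Now suppose that $F$ is given as a finite Galois extension of a field $K$, inside a fixed separable closure $K^s$ of $K$. Seen from $K$, the most natural extensions of $F$ are the composita $CF$ with $C\subset K^s$ finite over $K$. Can one take $L=CF$ with $[C:K]$ dividing a power of $n$? This is conjectured in \cite{MO}, whose author states that they can prove it when $K$ is a local or global field, and asks whether it holds over every field, or at least over every field of characteristic $0$. It holds over every field.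

\begin{theorem}\label{thm:main}
Let $K$ be a field, $F/K$ a finite Galois extension in $K^s$, $n>0$, and $A$ a central simple $F$-algebra with $A^{\otimes n}$ split. Then there is a finite separable extension $C/K$ in $K^s$, of degree dividing $n^r$ for some $r\ge 0$, such that $CF$ splits $A$.
\end{theorem}

Two cases follow at once from Brauer's theorem. If every prime factor of $[F:K]$ divides $n$, take $C=L$. If $[A]$ is the restriction of a class $\beta\in\operatorname{Br}(K)$, it is also the restriction of the sum $\beta'$ of the $p$-primary components of $\beta$ with $p\mid n$, and Brauer's theorem for $\beta'$ over $K$ provides $C$. The first case left over is $n=2$, $F/K$ cyclic of degree $3$, and $A$ a quaternion algebra. Corestriction does not help here: if $C$ splits $\operatorname{cor}_{F/K}[A]$, then $CF$ splits the sum of the three conjugates of $[A]$, which is not $[A]$ in general.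

Galois theory alone does not help either. When $n=p$ is prime and $F$ contains the $p$-th roots of unity, $[A]$ is a class in $H^2(G_F,\mathbb Z/p)$, and we look for an open subgroup $U$ of $p$-power index in $G_K$ such that the class dies on $U\cap G_F$. For abstract groups no such $U$ need exist. The simple group $A_5$ has no subgroup of index $2$, and none of index $4$ because it does not embed in $S_4$; yet $H^2(A_5,\mathbb Z/2)\neq0$, because the central extension $\mathrm{SL}_2(\mathbb F_5)\to\mathrm{PSL}_2(\mathbb F_5)\cong A_5$ contains a single element of order $2$ and so does not split. Thus Brauer's theorem already depends on the algebra $A$ and its subfields, and these subfields are extensions of $F$ with no visible reason to descend to $K$. One might therefore expect a counterexample with $A$ sufficiently generic.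

What rules this out is that a tower of $p$-power extensions of $K$ destroys genericity. Call a field $E$ \emph{$p$-closed} if it has no finite separable extension of degree $p^r$ with $r\ge1$. Climbing from $K$ to a $p$-closed field reduces Theorem~\ref{thm:main} to the following statement. For an abelian group $X$ we write $X[p]$ for the $p$-torsion and $X\{p\}$ for the $p$-primary torsion.

\begin{theorem}\label{thm:closed}
If $E$ is $p$-closed, then $\operatorname{Br}(L)\{p\}=0$ for every finite separable extension $L/E$.
\end{theorem}

The definition does not force the degrees of finite extensions of $E$ to be prime to $p$: as we just saw, a Galois extension with group $A_5$ contains no proper extension of $2$-power degree. So $L$ may well have cyclic extensions of degree $p$. The first observation is that it has only finitely many (Lemma~\ref{lem:finite}). In characteristic $p$ this finiteness gives Theorem~\ref{thm:closed} by a short direct argument (Section~\ref{sec:charp}). In characteristic different from $p$ it leads to the core of the paper. We write $\mu_p$ for the group of $p$-th roots of unity.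

\begin{theorem}\label{thm:core}
Let $p$ be a prime and $K$ a field with $\operatorname{char}K\neq p$ and $K^\times=K^{\times p}$. Let $F/K$ be a finite extension with $\mu_p\subset F$ and $F^\times/F^{\times p}$ finite. Then $\operatorname{Br}(F)[p]=0$.
\end{theorem}

The hypothesis on $K$ cannot be dropped: for $K=F=\mathbb R$ and $p=2$ the group $F^\times/F^{\times 2}$ has order $2$, and Hamilton's quaternions are not split. The same happens for finite extensions of $\mathbb Q_\ell$ containing $\mu_p$, whose Brauer group is $\mathbb Q/\mathbb Z$. These examples carry an absolute value, and the proof of Theorem~\ref{thm:core} shows that this is no accident. If $\operatorname{Br}(F)[p]\ne0$, the symbol pairing gives a finite quotient $W$ of $F^\times$ with a nondegenerate pairing satisfying the Steinberg relation. Theorem~\ref{thm:top} produces from such a structure a topology of valuation type; it is stated in Section~\ref{sec:data} and proved in Section~\ref{sec:top} with an invariant mean and an ultrapower. In Section~\ref{sec:core} the hypothesis $K^\times=K^{\times p}$ eliminates every possible valuation except one of rank one and mixed characteristic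 $(0,p)$. There the completion is a perfectoid field, its Galois group is that of a field of characteristic $p$, and the pairing must vanish. Section~\ref{sec:compl} collects three complements.

\subsection*{Conventions}
The axiom of choice is used freely, and $G_L$ denotes the absolute Galois group of a field $L$. We use the following standard facts about the Brauer group $\operatorname{Br}(L)$, written additively.
\begin{itemize}
\item[(B1)] $A^{\otimes n}$ is split if and only if $n[A]=0$, and $L'/L$ splits $A$ if and only if the restriction $[A]|_{L'}\in\operatorname{Br}(L')$ is $0$.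
\item[(B2)] If $L$ is the union of a directed family of subfields $L_i$, then $\operatorname{Br}(L)=\varinjlim\operatorname{Br}(L_i)$.
\item[(B3)] If $L'/L$ is finite separable of degree $d$, then corestriction composed with restriction is multiplication by $d$. Hence restriction is injective on $\operatorname{Br}(L)[p]$ when $p\nmid d$.
\item[(B4)] If $\operatorname{char}L\ne p$, then $\operatorname{Br}(L)[p]\cong H^2(G_L,\mu_p)$.
\end{itemize}

\section{Reduction to $p$-closed fields}\label{sec:closed}

Extensions of $p$-power degree are not stable under composita: $\mathbb Q(\sqrt[3]{2})$ and a conjugate field generate an extension of degree $6$. So there is no largest extension built from them, and we choose a maximal one.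

\begin{lemma}\label{lem:hull}
Let $K$ be a field and $p$ a prime. There is a $p$-closed field $E$ with $K\subset E\subset K^s$ such that every finite subset of $E$ lies in a subfield $C\subset E$ that contains $K$ and has finite $p$-power degree over $K$.
\end{lemma}

We call these subfields $C$ the \emph{levels} of $E$. Two levels are generated over $K$ by a finite set, hence lie in a third; so the levels form a directed family with union $E$.

\begin{proof}
Consider all fields $K\subset E\subset K^s$ with the stated property of finite subsets. The field $K$ has it, and so does the union of a chain, because a finite subset of the union lies in one member. By Zorn's lemma there is a maximal such $E$. Suppose that $E$ has a separable extension of degree $p^r>1$; we may take it to be $E'=E(\theta)\subset K^s$. Let $g$ be the minimal polynomial of $\theta$ over $E$. A finite subset of $E'$ consists of polynomials in $\theta$ with coefficients in $E$. Let $C$ be a level containing these coefficients and those of $g$. Then $g$ is irreducible over $C$, so $[C(\theta):K]=p^r[C:K]$ is a power of $p$, and $C(\theta)$ contains the given subset. Thus $E'$ has the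 property, against the maximality of $E$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main} from Theorem~\ref{thm:closed}]
Since $n[A]=0$, we have $[A]=\sum_{p\mid n}\alpha_p$ with $\alpha_p\in\operatorname{Br}(F)\{p\}$. Fix $p\mid n$ and let $E$ be as in Lemma~\ref{lem:hull}. The extension $EF/E$ is finite separable, so $\alpha_p|_{EF}=0$ by Theorem~\ref{thm:closed}. As $EF$ is the directed union of the fields $C'F$ with $C'$ a level of $E$, (B2) gives a level $C_p$ with $\alpha_p|_{C_pF}=0$. Let $C$ be the compositum of the fields $C_p$. Their degrees are pairwise coprime, so $[C:K]=\prod_{p\mid n}[C_p:K]$, which divides a power of $n$. Every $\alpha_p$ dies in $CF$, so $CF$ splits $A$.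
\end{proof}

How can a $p$-power extension of the base absorb $p$-extensions of a Galois extension $M$ of the base? Suppose $M/E$ is cyclic of degree $3$ and $N/M$ is biquadratic with $\operatorname{Gal}(N/E)\cong A_4$. The fixed field $C$ of a subgroup of order $3$ has degree $4$ over $E$, and $CM=N$. Over a $2$-closed field this configuration cannot occur. In general, over a $p$-closed field no proper subgroup of $\operatorname{Gal}(N/E)$ can surject onto $\operatorname{Gal}(M/E)$, and this bounds the size of $N$.

\begin{lemma}\label{lem:rank}
Let $E$ be $p$-closed and $M/E$ finite Galois with group $\Gamma$. Let $N/M$ be a finite extension such that $N/E$ is Galois and $V=\operatorname{Gal}(N/M)$ is an elementary abelian $p$-group. Then $|V|\le p^{|\Gamma|^2}$.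
\end{lemma}

\begin{proof}
Put $G=\operatorname{Gal}(N/E)$. Choose a lift in $G$ of each element of $\Gamma$ and let $H$ be the subgroup generated by these lifts. Then $HV=G$, so the fixed field of $H$ has degree $[G:H]=[V:V\cap H]$ over $E$. This is a power of $p$, hence $1$. So $G$ is generated by $|\Gamma|$ elements. By Schreier's lemma, a subgroup of index $i$ in a group with $d$ generators is generated by at most $di$ elements. Thus $V$ has at most $|\Gamma|^2$ generators.
\end{proof}

In characteristic $p$ put $\wp(x)=x^p-x$. Recall Kummer and Artin--Schreier theory in the following form. If $\operatorname{char}L\neq p$, $\mu_p\subset L$, and $U$ is a finite subgroup of $L^\times/L^{\times p}$, then adjoining $p$-th roots of representatives of $U$ gives an elementary abelian $p$-extension $L_U/L$ of degree $|U|$. If $\operatorname{char}L=p$, the same holds for finite subgroups $U$ of $L/\wp(L)$ and roots of $X^p-X-a$.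

\begin{lemma}\label{lem:finite}
Let $E$ be $p$-closed and $L/E$ finite separable.
\begin{itemize}
\item[(a)] If $\operatorname{char}E\ne p$ and $\mu_p\subset L$, then $L^\times/L^{\times p}$ is finite.
\item[(b)] If $\operatorname{char}E=p$, then $L/\wp(L)$ is finite.
\end{itemize}
\end{lemma}

\begin{proof}
Let $M$ be the Galois closure of $L/E$ and $\Gamma=\operatorname{Gal}(M/E)$. In case (a) let $U$ be a finite subgroup of $L^\times/L^{\times p}$ with representatives $a_1,\dots,a_s\in L^\times$. Let $N$ be obtained from $M$ by adjoining all roots of $\prod_{i}\prod_{\sigma\in\Gamma}(X^p-\sigma a_i)$. This polynomial has coefficients in $E$, so $N/E$ is Galois; $N/M$ is an elementary abelian $p$-extension; and $L_U\subset N$. By Lemma~\ref{lem:rank},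
\[
|U|=[L_U:L]\le[N:M]\,[M:L]\le p^{|\Gamma|^2}[M:L].
\]
An $\mathbb F_p$-vector space whose finite subgroups have bounded order is finite. In case (b) the same argument applies with $X^p-X-\sigma a_i$ in place of $X^p-\sigma a_i$.
\end{proof}

\section{Characteristic $p$}\label{sec:charp}

This case is short, and it shows the pattern of the whole proof: a finite symbol pairing, together with a relation that links symbols to addition, forces additive structure on the kernel of the pairing.

Let $\operatorname{char}L=p$. For $a\in L$ and $b\in L^\times$ let $[a,b)\in\operatorname{Br}(L)[p]$ be the class of the algebra generated by $x,y$ with $x^p-x=a$, $y^p=b$, $yxy^{-1}=x+1$. These classes are additive in $a$, multiplicative in $b$, and vanish for $a\in\wp(L)$. If $a\notin\wp(L)$ and $u^p-u=a$, then $[a,b)=0$ if and only if $b$ is a norm from $L(u)$. By Teichm\"uller's theorem \cite[Chapter~9]{GS}, the classes $[a,b)$ generate $\operatorname{Br}(L)[p]$.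

\begin{proposition}\label{prop:charp}
Let $L$ be an infinite field of characteristic $p$ with $L/\wp(L)$ finite. Then $\operatorname{Br}(L)[p]=0$.
\end{proposition}

\begin{proof}
First, $[a,a)=0$ for $a\neq0$. This is clear for $a\in\wp(L)$. Otherwise the minimal polynomial of $u$ is $X^p-X-a$, so $N_{L(u)/L}(u)=(-1)^p(-a)=a$ in characteristic $p$. For $t,x\in L^\times$ the relation $[tx,tx)=0$ reads $[tx,x)=-[tx,t)$. Hence for $t,b,c,b+c\in L^\times$,
\[
[t(b+c),b+c)=-[t(b+c),t)=-[tb,t)-[tc,t)=[tb,b)+[tc,c).
\]
Taking $t=a/(b+c)$ with $a\ne0$ we obtain
\begin{equation}\label{eq:charp}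
[a,b+c)=\Bigl[\frac{ab}{b+c},\,b\Bigr)+\Bigl[\frac{ac}{b+c},\,c\Bigr).
\end{equation}

Suppose $\operatorname{Br}(L)[p]\neq0$ and let $\varphi\colon\operatorname{Br}(L)[p]\to\mathbb F_p$ be a nonzero homomorphism. The map $b\mapsto\varphi([\,\cdot\,,b))$ is a homomorphism from $L^\times$ to the finite group $\operatorname{Hom}(L/\wp(L),\mathbb F_p)$. Its kernel $D$ has finite index and contains $L^{\times p}$, hence $-1$. By \eqref{eq:charp}, if $b,c\in D$ and $b+c\neq0$, then $b+c\in D$. So $L_0=D\cup\{0\}$ is a subfield of $L$ with $L^\times/L_0^\times$ finite, and $L_0$ is infinite because $L$ is.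

Suppose there is $y\in L\setminus L_0$. If $y+t=s(y+t')$ with $t,t'\in L_0$ and $s\in L_0^\times$, then $(1-s)y\in L_0$, so $s=1$ and $t=t'$. Thus the infinitely many elements $y+t$ lie in distinct cosets of $L_0^\times$, which is impossible. Hence $L_0=L$, so $\varphi$ kills all classes $[a,b)$ and $\varphi=0$, a contradiction.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:closed} from Theorem~\ref{thm:core}]
It suffices to show $\operatorname{Br}(L)[p]=0$. Let $\operatorname{char}E=p$. A finite field has an extension of degree $p$, so $E$ and $L$ are infinite. Lemma~\ref{lem:finite}(b) and Proposition~\ref{prop:charp} give the claim.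

Let $\operatorname{char}E\neq p$. If $a\in E^\times$ is not a $p$-th power, then $X^p-a$ is irreducible and separable, which is excluded in a $p$-closed field; so $E^\times=E^{\times p}$. Put $L'=L(\mu_p)$. By Lemma~\ref{lem:finite}(a) the group $L'^\times/L'^{\times p}$ is finite, so Theorem~\ref{thm:core} applies to $L'/E$ and gives $\operatorname{Br}(L')[p]=0$. Since $[L':L]$ divides $p-1$, (B3) gives $\operatorname{Br}(L)[p]=0$.
\end{proof}

\section{Steinberg data and V-topologies}\label{sec:data}

Formula \eqref{eq:charp} used additivity of $[a,b)$ in $a$. In characteristic different from $p$ the symbols are multiplicative in both entries, and the only link with addition is the Steinberg relation. We isolate the structure that it defines.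

\begin{definition}\label{def:datum}
A \emph{Steinberg datum} on a field $f$ consists of a finite abelian group $W\neq0$, a surjective homomorphism $w\colon f^\times\to W$ with $w(-1)=0$, and a bilinear map $\langle\ ,\ \rangle\colon W\times W\to B$ into an abelian group $B$ such that
\begin{itemize}
\item[(St)] $\langle w(a),w(1-a)\rangle=0$ for all $a\in f\setminus\{0,1\}$;
\item[(ND)] if $\langle x,W\rangle=0$, then $x=0$.
\end{itemize}
The datum is \emph{irreducible} if there is no decomposition $W=W_1\oplus W_2$ with $W_1,W_2\ne0$ and $\langle W_1,W_2\rangle=0$ such that $\mathrm{pr}_1\circ w$ satisfies (St) for the pairing restricted to $W_1$.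
\end{definition}

Because $w(-1)=0$, signs inside $w$ do not matter. Two consequences of (St) are used constantly; neither needs (ND).

\begin{lemma}\label{lem:alt}
The pairing is alternating:
\begin{itemize}
\item[(Alt)] $\langle x,x\rangle=0$ for all $x\in W$, and hence $\langle x,y\rangle=-\langle y,x\rangle$.
\end{itemize}
Moreover, if $a$, $b$ and $a+b$ are nonzero, then
\begin{equation}\label{eq:three}
\langle w(a)-w(a+b),\ w(b)-w(a+b)\rangle=0 .
\end{equation}
\end{lemma}

\begin{proof}
For $a\neq0,1$ we have $-a=(1-a)/(1-a^{-1})$, so
\[
\langle w(a),w(a)\rangle=\langle w(a),w(-a)\rangle=\langle w(a),w(1-a)\rangle+\langle w(a^{-1}),w(1-a^{-1})\rangle=0 .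
\]
As $w$ is surjective and $w(1)=0$, this is (Alt); expanding $\langle x+y,x+y\rangle=0$ gives antisymmetry. Formula \eqref{eq:three} is (St) for $a/(a+b)$, since $1-a/(a+b)=b/(a+b)$.
\end{proof}

If $w(a)=w(b)=0$, then \eqref{eq:three} reduces to (Alt) and says nothing about $w(a+b)$. So the argument of Section~\ref{sec:charp} breaks down, and it must, because Steinberg data exist. By (Alt) and (ND) the group $W$ cannot be cyclic; the smallest case is $W=\mathbb F_p^2$.

\begin{example}[The tame symbol]\label{ex:tame}
Let $f$ have a discrete valuation $v\colon f^\times\to\mathbb Z$ with ring $\mathcal O$, uniformizer $\pi$ and finite residue field $\mathbb F_q$, where $q\equiv1\pmod p$, and $q\equiv1\pmod4$ if $p=2$. Fix a surjective homomorphism $\lambda\colon\mathbb F_q^\times\to\mathbb F_p$; it kills $-1$, which is a $p$-th power in $\mathbb F_q$. Put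
\[
w(a)=\bigl(v(a)\bmod p,\ \lambda(\,\overline{a\pi^{-v(a)}}\,)\bigr)\in W=\mathbb F_p^2,
\]
and let the pairing be the determinant, which is alternating and nondegenerate. The map $w$ is onto and kills $-1$ and $1+\pi\mathcal O$. To check (St): if $v(a)>0$, then $w(1-a)=0$; if $v(a)<0$, then $1-a=-a(1-a^{-1})$ gives $w(1-a)=w(a)$; if $v(1-a)>0$, then $w(a)=0$; and if $v(a)=v(1-a)=0$, both vectors lie on the second axis. The datum is irreducible, since the determinant does not vanish on a pair of complementary lines. The kernel of $w$ contains $1$ and $\pi-1$ but not their sum $\pi$.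

The valuation topology can be read off from $S=\ker w$ alone. An element $x$ should count as small if $1+cx\in S$ for many $c$, so for finite $T\subset f$ put
\begin{equation}\label{eq:UT}
U_T=\{x\in f:\ 1+cx\in S\text{ for all }c\in T\}.
\end{equation}
(As $S\subset f^\times$, the condition includes $1+cx\ne0$.) We have $\pi^N\mathcal O\subset U_T$ as soon as $N+v(c)>0$ for all nonzero $c\in T$. Conversely, fix $N\ge0$, a set $R\subset\mathcal O^\times$ of representatives of $\mathbb F_q^\times$, and $g\in\mathbb F_q^\times$ with $\lambda(g)\neq0$; note $g\ne1$. Let $v(x)=j<N$. If $j\le-2$, then $w(1+x)=w(x)$ and $w(1+\pi x)=w(\pi)+w(x)$ are different, so $x\notin U_{\{1,\pi\}}$. If $-1\le j<N$, some $c\in\pi^{-j}R$ has $\overline{cx}=g-1$, and then $w(1+cx)=(0,\lambda(g))\neq0$. So $U_T\subset\pi^N\mathcal O$ for $T=\{1,\pi\}\cup\bigcup_{-1\le j<N}\pi^{-j}R$. The sets $U_T$ and the ideals $\pi^N\mathcal O$ define the same neighborhoods of $0$.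

Finally, such an $f$ cannot be finite over a field $K$ with $K^\times=K^{\times p}$: the group $v(K^\times)$ would be $p$-divisible and of finite index in $\mathbb Z$.
\end{example}

The example contains the proof of Theorem~\ref{thm:core} in miniature: the datum reveals a valuation, and the valuation is incompatible with $K^\times=K^{\times p}$. To carry out the first half in general we need an intrinsic description of the topologies that come from valuations. Let $\mathcal N$ be a family of subsets of $f$ containing $0$, and let $U,U',V$ range over $\mathcal N$. Consider the conditions: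
\begin{itemize}
\item[(V1)] $\bigcap_{U}U=\{0\}$, $\{0\}\notin\mathcal N$, and for all $U,U'$ there is $V\subset U\cap U'$;
\item[(V2)] for all $U$ there is $V$ with $V-V\subset U$;
\item[(V3)] for all $U$ and $x,y\in f$ there is $V$ with $(x+V)(y+V)\subset xy+U$;
\item[(V4)] for all $U$ and $x\in f^\times$ there is $V$ with $0\notin x+V$ and $(x+V)^{-1}\subset x^{-1}+U$;
\item[(V5)] for all $U$ there is $V$ such that $xy\in V$ implies $x\in U$ or $y\in U$.
\end{itemize}
Conditions (V1)--(V4) say that $\mathcal N$ is a base of neighborhoods of $0$ for a nondiscrete Hausdorff field topology. Condition (V5) says that a product is small only if a factor is small. A topology given by such a family is called a \emph{V-topology}. By a theorem of Kowalsky--D\"urbaum and Fleischer \cite[Appendix~B, Theorem~B.1]{EP}, every V-topology is induced by an archimedean absolute value or by a nontrivial valuation, the latter with values in an arbitrary ordered abelian group.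

\begin{theorem}\label{thm:top}
Let $f$ be an infinite field with an irreducible Steinberg datum. Then there is a V-topology on $f$ for which $\ker w$ is open in $f^\times$.
\end{theorem}

\begin{example}[Irreducibility is needed]\label{ex:two}
Let $\ell_1\ne\ell_2$ be primes congruent to $1$ modulo $p$, and modulo $4$ if $p=2$. Let $w_1,w_2$ be the maps of Example~\ref{ex:tame} on $\mathbb Q$ for the $\ell_1$-adic and $\ell_2$-adic valuations. The map $w=(w_1,w_2)\colon\mathbb Q^\times\to\mathbb F_p^2\oplus\mathbb F_p^2$ is onto: use the numbers $\ell_1^i\ell_2^jt$ with $t$ an integer of prescribed class modulo $\ell_1\ell_2$. With the sum of the two determinants as pairing, this is a reducible Steinberg datum. The V-topologies on $\mathbb Q$ are the $\ell$-adic ones and the real one, and $\ker w$ is open for none of them. Given $\ell$, choose $i$ with $\ell_i\neq\ell$; integers $a\equiv1\pmod{\ell^N}$ with $a\equiv\ell_i\pmod{\ell_i^2}$ tend $\ell$-adically to $1$ and have $w_i(a)\ne0$. In $\mathbb R$, the numbers $\ell_1(\ell_1k+1)/(\ell_1^2k+\ell_1+1)$ tend to $1$ and have $\ell_1$-adic valuation $1$.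
\end{example}

\section{From an irreducible datum to a V-topology}\label{sec:top}

In this section we prove Theorem~\ref{thm:top}. Let $S=\ker w$ and define $U_T$ by \eqref{eq:UT}; we show that the family of all $U_T$ satisfies (V1)--(V5). For $x=1/\tau$ the condition $1+cx\in S$ means $w(c+\tau)=w(\tau)$: the element $\tau$ is so large that adding $c$ is invisible. There are three tasks: to show that large elements exist, to understand the elements that are not large, and to derive the axioms.

\subsection{An invariant mean}
The relation \eqref{eq:three} involves sums and $w$ involves products, so we want a notion of ``almost every element of $f$'' that is invariant under both translations and dilations. A group $G$ is \emph{amenable} if there is a finitely additive probability measure $\mu$ on all subsets of $G$ that is invariant under left translation. Abelian groups are amenable, and so are extensions of amenable groups by amenable groups. Hence the group $G=f\rtimes f^\times$ of affine maps $u\mapsto au+b$ is amenable. Define $m(X)=\mu\{g\in G:g(0)\in X\}$ for $X\subset f$. For $h\in G$ the set $\{g:g(0)\in hX\}$ is the left translate by $h$ of $\{g:g(0)\in X\}$.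 So $m$ is a finitely additive probability measure on all subsets of $f$ with
\[
m(aX+b)=m(X)\qquad(a\in f^\times,\ b\in f).
\]
A point has infinitely many disjoint translates, so finite sets have measure $0$. Dilation by $a$ carries $w^{-1}(x)$ to $w^{-1}(x+w(a))$, so every fiber of $w$ has measure $1/|W|$. ``Almost every'' (a.e.) means ``on a set of measure $1$''. A finite intersection of sets of measure $1$ has measure $1$ and meets every fiber of $w$. If $g$ is a complex function defined off a finite set and taking finitely many values, put $\int g\,dm=\sum_z z\,m\{g=z\}$. This integral is linear, positive, satisfies the Cauchy--Schwarz inequality, and is unchanged by affine substitutions.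

\subsection{Almost every element is large}
In Example~\ref{ex:tame} the cosets $\pi^{-j}+\mathcal O$, $j\ge1$, are disjoint, so $m(\mathcal O)=0$. Thus $v(u)<0$ and $w(u+1)=w(u)$ for a.e.\ $u$. The conclusion holds for every Steinberg datum, irreducible or not.

\begin{proposition}\label{prop:ae}
For each $a\in f$ we have $w(u+a)=w(u)$ for a.e.\ $u\in f$.
\end{proposition}

The idea is to regard $x=w(u)$ and $z=w(u+1)-w(u)$ as random variables. The Steinberg relation says $\langle x,z\rangle=0$. We show that $x$ and $z$ are independent, by estimating the analogs of Jacobi sums; then (ND) forces $z=0$.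

\begin{proof}
The case $a=0$ is trivial, and for $a\neq0$ the set $\{u:w(u+a)=w(u)\}$ is $a$ times the corresponding set for $1$. So let $a=1$. For characters $\chi,\psi\colon W\to\mathbb C^\times$ put
\[
J(\chi,\psi)=\int\chi(w(u))\,\psi(w(u+1))\,dm(u).
\]
We claim that $J(\chi,\psi)=0$ whenever $\phi=\chi\psi\neq1$. For $a\in f^\times$ the substitution $u=av$ gives
\[
\int\chi(w(u))\,\psi(w(u+a))\,dm(u)=\phi(w(a))\,J(\chi,\psi).
\]
Let $a_1,\dots,a_N\in f^\times$ be distinct and write $\phi_i=\phi(w(a_i))$, $\psi_i(u)=\psi(w(u+a_i))$. Averaging over $i$,
\[
J(\chi,\psi)=\int\chi(w(u))\,g(u)\,dm(u),\qquad g=\frac1N\sum_{i=1}^N\overline{\phi_i}\,\psi_i .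
\]
For $i\neq j$ substitute $u=(a_i-a_j)v-a_j$. Then $u+a_i=(a_i-a_j)(v+1)$ and $u+a_j=(a_i-a_j)v$, the factors $\psi(w(a_i-a_j))$ cancel, and
\[
\int\psi_i\overline{\psi_j}\,dm=\int\psi(w(v+1))\,\overline{\psi(w(v))}\,dm(v)=:c .
\]
The number $c$ does not depend on $i,j$, and $|c|\le1$. By Cauchy--Schwarz,
\[
|J(\chi,\psi)|^2\le\int|g|^2\,dm=\frac1{N^2}\Bigl(N+c\sum_{i\neq j}\overline{\phi_i}\phi_j\Bigr)=\frac1N+\frac c{N^2}\Bigl(\Bigl|\sum_i\phi_i\Bigr|^2-N\Bigr).
\]
The fibers of $w$ have positive measure, hence are infinite. Choose equally many $a_i$ in each fiber. Then $\sum_i\phi_i$ is a multiple of $\sum_{x\in W}\phi(x)=0$, so $|J(\chi,\psi)|^2\le2/N$ for arbitrarily large $N$. This proves the claim.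

Put $P(x,y)=m\{u:w(u)=x,\ w(u+1)=y\}$, so that $J(\chi,\psi)=\sum_{x,y}P(x,y)\chi(x)\psi(y)$. Fourier inversion on $W\times W$ and the claim give
\[
P(x,y)=\frac1{|W|^2}\sum_{\chi,\psi}J(\chi,\psi)\,\overline{\chi(x)}\,\overline{\psi(y)}=\frac1{|W|^{2}}\sum_\chi J(\chi,\overline\chi)\,\chi(y-x)=:\kappa(y-x).
\]
Suppose $\kappa(z)>0$. Then for every $x\in W$ there is $u\neq0,-1$ with $w(u)=x$ and $w(u+1)=x+z$. By (St) for $-u$ we have $\langle x,x+z\rangle=0$, so $\langle x,z\rangle=0$ by (Alt). As $x$ is arbitrary, $z=0$ by (ND). Hence $P(x,y)=0$ for $x\ne y$, and $w(u+1)=w(u)$ outside a finite union of null sets.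
\end{proof}

\subsection{The ultrapower and the dichotomy}
No element of $f$ is large with respect to all $c\in f$ at once, and the axioms (V2)--(V5) alternate quantifiers over $\mathcal N$. Both inconveniences disappear in an extension field in which the intersection of all $U_T$ becomes a set $I$ of infinitesimals: the axioms then say that $I$ is the maximal ideal of a valuation ring.

Let $\mathcal T$ be the set of finite subsets of $f$. The sets $\{T\in\mathcal T:c\in T\}$, $c\in f$, have nonempty finite intersections, so they belong to some ultrafilter $\mathcal U$ on $\mathcal T$. We say ``for most $T$'' to mean ``for all $T$ in a member of $\mathcal U$''. Finitely many statements that hold for most $T$ hold simultaneously for most $T$, and for any statement either it or its negation holds for most $T$. Let $f^\star$ be the ring of families $(x_T)_{T\in\mathcal T}$ in $f$, two families being identified when they agree for most $T$. It is a field, and it contains $f$ as the constant families. If $x=(x_T)\neq0$, then, $W$ being finite, there is exactly one element $w(x)\in W$ with $w(x_T)=w(x)$ for most $T$. This extends $w$ to a homomorphism on $(f^\star)^\times$.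 It satisfies (St), because for $a\neq0,1$ we have $a_T\ne0,1$, $w(a_T)=w(a)$ and $w(1-a_T)=w(1-a)$ for most $T$. Hence \eqref{eq:three} holds in $f^\star$. Let $S^\star$ be the kernel of the extended map, and put
\begin{align*}
I&=\{x\in f^\star:\ 1+cx\in S^\star\text{ for all }c\in f\},\\
\Omega&=\{\tau\in f^\star\setminus f:\ w(c+\tau)=w(\tau)\text{ for all }c\in f\},\qquad O=f^\star\setminus\Omega .
\end{align*}
Since $1+c/\tau=(c+\tau)/\tau$, we have $\Omega=\{x^{-1}:0\neq x\in I\}$. We think of $I$, $\Omega$, $O$ as the infinitesimal, infinite and bounded elements. By definition $f\subset O$, and $I$, hence also $\Omega$ and $O$, are stable under multiplication by $f^\times$.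

The set $O$ is defined by a negation, which is useless for proving that it is a ring. The next proposition describes it positively: a bounded element is negligible beside almost every $c\in f$. This is the only place where irreducibility is used. In Example~\ref{ex:two} an element $\tau$ may be infinite for one prime and bounded for the other; the proof recovers such a splitting of $W$ from $\tau$ and shows that it descends to $f$.

\begin{proposition}\label{prop:dich}
Let $\tau\in f^\star$. Then $\tau\in O$ if and only if $w(c+\tau)=w(c)$ for a.e.\ $c\in f$. In particular, if $\tau\in O$, then $w(c+\tau)$ takes every value in $W$ as $c$ runs through $f\setminus\{-\tau\}$.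
\end{proposition}

\begin{proof}
For $\tau\in f$ both sides hold, by Proposition~\ref{prop:ae}. Let $\tau\notin f$. If $\tau\in\Omega$, then $w(c+\tau)$ is constant, while each fiber of $w$ on $f$ has measure $1/|W|<1$; so the right side fails. It remains to show that if $\tau\notin\Omega$, then $w(c+\tau)=w(c)$ a.e.

\emph{A decomposition of $W$.} Put $r(c)=w(c+\tau)$ for $c\in f$ and $R=r(f)$, and fix $\rho_0\in R$. Let $W_1$ be the subgroup generated by the differences of elements of $R$, and let $W_2=\{y\in W:\langle y,W_1\rangle=0\}$. For $c\neq c'$ in $f$, formula \eqref{eq:three} for $c+\tau$ and $-(c'+\tau)$ gives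
\[
\langle r(c)-w(c-c'),\ r(c')-w(c-c')\rangle=0 .
\]
For each $\rho\in R$ choose $c'_\rho\in f$ with $r(c'_\rho)=\rho$. By Proposition~\ref{prop:ae}, a.e.\ $c$ satisfies $w(c-c'_\rho)=w(c)$ for all of the finitely many $\rho$. For such $c$, with $x=w(c)$ and $y=r(c)$, we get $\langle y-x,\rho-x\rangle=0$ for all $\rho\in R$. Subtracting two of these relations gives $y-x\in W_2$, while $y-\rho_0\in W_1$ by definition. So $x-\rho_0\in W_1+W_2$. Every $x\in W$ occurs, hence $W=W_1+W_2$. An element of $W_1\cap W_2$ is orthogonal to $W_2$ and to $W_1$, so it is $0$ by (ND). Thus $W=W_1\oplus W_2$ is an orthogonal decomposition, and $\mathrm{pr}_1y=\mathrm{pr}_1x$, $\mathrm{pr}_2y=\mathrm{pr}_2\rho_0$, that is,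
\begin{equation}\label{eq:r}
r(c)=\mathrm{pr}_1w(c)+\mathrm{pr}_2\rho_0\qquad\text{for a.e. }c\in f .
\end{equation}
In the component $W_1$ the term $\tau$ is invisible in $c+\tau$; in $W_2$ the term $c$ is.

\emph{The map $\mathrm{pr}_1\circ w$ satisfies (St) on $f$.} Let $u,u'\in f\setminus\{0,1\}$. To separate the two components, we split $C+\tau$ into two summands, dividing $C$ in the ratio $u:1-u$ and $\tau$ in the ratio $u':1-u'$. Choose $C\in f^\times$ such that \eqref{eq:r} holds at $C$, at $Cu/u'$ and at $C(1-u)/(1-u')$; by dilation invariance a.e.\ $C$ will do. Put
\[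
a=uC+u'\tau,\qquad b=(1-u)C+(1-u')\tau,\qquad a+b=C+\tau .
\]
All three are nonzero because $\tau\notin f$. Since $a=u'(Cu/u'+\tau)$, formula \eqref{eq:r} gives
\[
w(a)=w(u')+\mathrm{pr}_1\bigl(w(C)+w(u)-w(u')\bigr)+\mathrm{pr}_2\rho_0,\qquad w(a+b)=\mathrm{pr}_1w(C)+\mathrm{pr}_2\rho_0 .
\]
Subtracting, and then replacing $(u,u')$ by $(1-u,1-u')$, which exchanges $a$ and $b$,
\[
w(a)-w(a+b)=\mathrm{pr}_1w(u)+\mathrm{pr}_2w(u'),\qquad w(b)-w(a+b)=\mathrm{pr}_1w(1-u)+\mathrm{pr}_2w(1-u').
\]
By \eqref{eq:three} and the orthogonality of $W_1$ and $W_2$,
\[
\langle\mathrm{pr}_1w(u),\mathrm{pr}_1w(1-u)\rangle+\langle\mathrm{pr}_2w(u'),\mathrm{pr}_2w(1-u')\rangle=0 .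
\]
By Proposition~\ref{prop:ae} there is $v\neq0,-1$ with $w(v+1)=w(v)$. For $u'=-v$ we have $w(u')=w(1-u')$, so the second term vanishes by (Alt). Hence the first term vanishes for every $u$.

\emph{Conclusion.} Irreducibility gives $W_1=0$ or $W_2=0$. If $W_1=0$, then $r$ is constant, equal to $r(0)=w(\tau)$, and $\tau\in\Omega$. So for $\tau\notin\Omega$ we have $W_2=0$, and \eqref{eq:r} reads $w(c+\tau)=w(c)$ a.e. The last assertion follows because a set of measure $1$ meets every fiber of $w$.
\end{proof}

\subsection{The valuation ring}
Recall that a subring $O$ of a field is a \emph{valuation ring} if $x\in O$ or $x^{-1}\in O$ for every $x\neq0$; its nonunits then form the unique maximal ideal.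

\begin{proposition}\label{prop:valring}
The set $O$ is a valuation ring of $f^\star$ containing $f$, with maximal ideal $I$.
\end{proposition}

\begin{proof}
Everything follows from one fact: bounded plus infinite is infinite.

(i) \emph{If $\tau\in O$, $\sigma\in\Omega$ and $s\in f$, then $s+\tau+\sigma\neq0$ and $w(s+\tau+\sigma)=w(\sigma)$. In particular $\tau+\sigma\in\Omega$.} Put $\rho=w(\sigma)$. For $c\in f$ the element $s-c+\sigma$ is nonzero and $w(s-c+\sigma)=\rho$. If $s+\tau+\sigma=0$, then $c+\tau=-(s-c+\sigma)$, so $w(c+\tau)=\rho$ for all $c$, contradicting Proposition~\ref{prop:dich}. So $q=w(s+\tau+\sigma)$ is defined. For $c\ne-\tau$, formula \eqref{eq:three} for $c+\tau$ and $s-c+\sigma$ gives $\langle w(c+\tau)-q,\rho-q\rangle=0$. As $w(c+\tau)$ takes all values in $W$, we get $\langle W,\rho-q\rangle=0$ and $q=\rho$ by (ND). Since this holds for all $s$, including $s=0$, we have $\tau+\sigma\notin f$ and $w(s+\tau+\sigma)=w(\tau+\sigma)$.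

(ii) \emph{$O$ is an additive group.} We have $0\in O$ and $-O=O$. If $\tau,\tau'\in O$ and $\tau+\tau'\in\Omega$, then $\tau'=(-\tau)+(\tau+\tau')\in\Omega$ by (i), which is false.

(iii) \emph{$OI\subset I$.} Let $0\neq x\in I$, $\tau\in O$, $c\in f$. Apply (i) to $c\tau\in O$, $1/x\in\Omega$ and $s=0$: we get $c\tau+1/x\neq0$ and $w(c\tau+1/x)=w(1/x)$. Multiplying by $x$ gives $1+c\tau x\in S^\star$.

(iv) \emph{$O$ is closed under multiplication.} Let $\tau,\tau'\in O$ be nonzero with $\tau\tau'\in\Omega$. Then $1/(\tau\tau')\in I$, so $1/\tau'=\tau/(\tau\tau')\in I$ by (iii), that is, $\tau'\in\Omega$, which is false.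

(v) \emph{$I\subset O$.} Otherwise there is $x\ne0$ with $x\in I$ and $1/x\in I$. For $c\in f^\times$ we have $1+c/x=(c/x)(1+c^{-1}x)$, so $0=w(c)-w(x)$. Then $w$ is constant on $f^\times$, although it maps onto $W\neq0$.

So $O$ is a ring containing $f$. If $\tau\notin O$, then $\tau^{-1}\in I\subset O$; hence $O$ is a valuation ring. A nonzero $\tau\in O$ is a nonunit if and only if $\tau^{-1}\in\Omega$, that is, $\tau\in I$.
\end{proof}

\subsection{The topology}

\begin{proof}[Proof of Theorem~\ref{thm:top}]
Let $\mathcal N=\{U_T:T\in\mathcal T\}$. Each $U_T$ contains $0$, and $U_T\cap U_{T'}=U_{T\cup T'}$. A nonzero $x\in f$ is not in $U_{\{-1/x\}}$, so $\bigcap_TU_T=\{0\}$; for the same reason $I\cap f=\{0\}$. By Proposition~\ref{prop:ae}, a.e.\ $\tau\in f$ satisfies $w(c+\tau)=w(\tau)$ for all $c\in T$, and then $1/\tau\in U_T$; so $U_T\neq\{0\}$. This is (V1).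

Two transfer rules connect $\mathcal N$ with $I$. Let $x=(x_T)\in f^\star$.
\begin{itemize}
\item[(T1)] If $x_T\in U_T$ for all $T$, then $x\in I$. Indeed, given $c\in f$, most $T$ contain $c$, and for these $1+cx_T\in S$.
\item[(T2)] If $x\in I$ and $T_0\in\mathcal T$, then $x_T\in U_{T_0}$ for most $T$. Indeed, for each of the finitely many $c\in T_0$ we have $1+cx_T\in S$ for most $T$.
\end{itemize}
Suppose that one of (V2)--(V5) fails for $U=U_{T_0}$. Then for every $T$ the choice $V=U_T$ admits a counterexample, and these counterexamples form elements of $f^\star$.

(V2) There are $i_T,j_T\in U_T$ with $i_T-j_T\notin U_{T_0}$. By (T1), $i,j\in I$, so $i-j\in I$, contradicting (T2).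

(V3) There are $x,y\in f$ and $i_T,j_T\in U_T$ with $(x+i_T)(y+j_T)-xy\notin U_{T_0}$. But $i,j\in I$ and $x,y\in O$, so $(x+i)(y+j)-xy=xj+yi+ij\in I$, contradicting (T2).

(V4) There are $x\in f^\times$ and $i_T\in U_T$ such that $x+i_T=0$ or $(x+i_T)^{-1}-x^{-1}\notin U_{T_0}$. But $x$ is a unit of $O$ and $i\in I$, so $x+i$ is a unit of $O$ and $(x+i)^{-1}-x^{-1}=-i/(x(x+i))\in I$. Hence for most $T$ neither alternative holds.

(V5) There are $x_T,y_T\notin U_{T_0}$ with $x_Ty_T\in U_T$. Then $xy\in I$ by (T1) and $x,y\notin I$ by (T2). The latter means that $x,y\ne0$ and $x^{-1},y^{-1}\notin\Omega$. So $x^{-1},y^{-1}\in O$ and $1=(xy)x^{-1}y^{-1}\in I$, which is false.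

Thus $\mathcal N$ defines a V-topology. Since $1+U_{\{1\}}\subset S$, the subgroup $S$ of the topological group $f^\times$ is a neighborhood of $1$, hence open.
\end{proof}

\section{Fields finite over a field of $p$-th powers}\label{sec:core}

In this section we prove Theorem~\ref{thm:core}. Let $p$, $K$, $F$ be as in the theorem and assume $\operatorname{Br}(F)[p]\neq0$; we derive a contradiction.

\subsection{A minimal datum}
For a field $L$, the Milnor group $K_2(L)$ is the quotient of $L^\times\otimes_{\mathbb Z}L^\times$ by the subgroup generated by the elements $a\otimes(1-a)$, $a\neq0,1$; the class of $a\otimes b$ is written $\{a,b\}$. The Merkurjev--Suslin theorem states that for $\operatorname{char}L\neq p$,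
\begin{equation}\label{eq:MS}
K_2(L)/p\cong H^2(G_L,\mu_p^{\otimes2}).
\end{equation}
If $\mu_p\subset L$, a choice of primitive $p$-th root of unity identifies $\mu_p^{\otimes 2}$ with $\mu_p$, so the right side is $\operatorname{Br}(L)[p]$ by (B4); the classes of the symbols $\{a,b\}$ then correspond to the symbol algebras $(a,b)$.

So $K_2(F)/p\ne0$, and the bilinear map $F^\times/F^{\times p}\times F^\times/F^{\times p}\to K_2(F)/p$, $(a,b)\mapsto\{a,b\}$, is nonzero because symbols generate. It satisfies (St), and $-1\in K^\times=K^{\times p}$ is a $p$-th power, so it is alternating by Lemma~\ref{lem:alt}. Its left and right radicals therefore agree, and dividing the finite group $F^\times/F^{\times p}$ by the radical gives a Steinberg datum on $F$ with $pW=0$.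

Among all Steinberg data on $F$ with $pW=0$, choose one with $|W|$ minimal, and put $S=\ker w\supset F^{\times p}$. It is irreducible. Indeed, a decomposition as in Definition~\ref{def:datum} would give the smaller datum $\mathrm{pr}_1\circ w\colon F^\times\to W_1$, which satisfies (ND) because $x\in W_1$ and $\langle x,W_1\rangle=0$ imply $\langle x,W\rangle=0$. The target $B$ of the chosen datum need not be related to $\operatorname{Br}(F)$ any more; this does no harm, because every datum factors through $K_2$.

\subsection{Passing to a residue field}
Theorem~\ref{thm:top} applied to $F$ itself yields a valuation about which we know little: it may have any rank and any residue characteristic. If, as in Example~\ref{ex:tame}, $S$ contains all principal units $1+\mathfrak m$, the divisibility of the value group pushes the datum down to the residue field, and we would have to start again, possibly infinitely often. We make all these descents at once.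

We recall some valuation theory. A valuation ring $\mathcal O$ of $F$, with maximal ideal $\mathfrak m_{\mathcal O}=\{0\}\cup\{x:x^{-1}\notin\mathcal O\}$, defines the valuation $v\colon F^\times\to F^\times/\mathcal O^\times$ into an ordered, hence torsion-free, group; it is \emph{trivial} if $\mathcal O=F$. If $\mathcal O\subset\mathcal O'$, then $\mathfrak m_{\mathcal O'}\subset\mathfrak m_{\mathcal O}$. For $F/K$ finite, the index $(v(F^\times):v(K^\times))$ and the degree of the residue field extension are at most $[F:K]$.

Let $\mathcal V$ be the set of valuation rings $\mathcal O$ of $F$ with $1+\mathfrak m_{\mathcal O}\subset S$. It contains $F$. Let $(\mathcal O_i)$ be a nonempty chain in $\mathcal V$ with intersection $\mathcal O'$. If $x\notin\mathcal O_j$, then $x^{-1}\in\mathfrak m_{\mathcal O_j}$, which lies in $\mathcal O_i$ both for $\mathcal O_i\supset\mathcal O_j$ and for $\mathcal O_i\subset\mathcal O_j$. So $\mathcal O'$ is a valuation ring, its maximal ideal is $\bigcup_i\mathfrak m_{\mathcal O_i}$, and $\mathcal O'\in\mathcal V$. By Zorn's lemma $\mathcal V$ has a minimal element $\mathcal O$. Let $v$ be its valuation, $\mathfrak m$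 its maximal ideal, $f$ its residue field, and $k\subset f$ the residue field of $v|_K$. Then $f/k$ is finite. Also $k^\times=k^{\times p}$: a unit of $\mathcal O\cap K$ is $y^p$ with $y\in K^\times$ and $pv(y)=0$, so $y$ is a unit.

\begin{lemma}\label{lem:residue}
The map $w$ induces a surjection $\bar w\colon f^\times=\mathcal O^\times/(1+\mathfrak m)\to W$, which with the same pairing is a Steinberg datum on $f$. Put $\bar S=\ker\bar w$. Then:
\begin{itemize}
\item[(a)] $f$ is infinite;
\item[(b)] the datum on $f$ is irreducible;
\item[(c)] $\operatorname{char}f\neq p$;
\item[(d)] no nontrivial valuation $u$ of $f$ satisfies $1+\mathfrak m_u\subset\bar S$.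
\end{itemize}
\end{lemma}

\begin{proof}
The group $v(K^\times)$ is $p$-divisible and has finite index $p^en'$, $p\nmid n'$, in $v(F^\times)$. For $g\in v(F^\times)$ write $p^en'g=p^{e+1}h$ with $h\in v(K^\times)$. Then $n'g=ph$ by torsion-freeness, and $1=\alpha n'+\beta p$ gives $g=p(\alpha h+\beta g)$. So $v(F^\times)$ is $p$-divisible and $F^\times=\mathcal O^\times F^{\times p}$. Since $w$ kills $F^{\times p}$ and $1+\mathfrak m$, the map $\bar w$ is defined and onto. If $\bar a\neq0,1$, then $a$ and $1-a$ are units, so (St) on $F$ gives (St) on $f$.

(a) If $f$ were finite, $f^\times$ and $W$ would be cyclic, so the pairing would vanish by (Alt), against (ND) and $W\neq0$.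

(b) Suppose $W=W_1\oplus W_2$ is an orthogonal decomposition into nonzero summands and $\mathrm{pr}_1\circ\bar w$ satisfies (St) on $f$. We check (St) for $\mathrm{pr}_1\circ w$ on $F$, which contradicts irreducibility on $F$. Let $a\neq0,1$. If $v(a)>0$, then $w(1-a)=0$. If $v(a)<0$, then $1-a=-a(1-a^{-1})$ gives $w(1-a)=w(a)$, and (Alt) applies. If $v(a)=0<v(1-a)$, then $a\in1+\mathfrak m$ and $w(a)=0$. If $v(a)=v(1-a)=0$, use (St) for $\bar a$.

(c) If $\operatorname{char}f=p$, then $k=k^p$ is perfect, so its finite extension $f$ is perfect, and $W=\bar w(f^{\times p})=pW=0$.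

(d) Let $u$ be such a valuation, with ring $O_u\ne f$, and put $\mathcal O'=\{x\in\mathcal O:\bar x\in O_u\}$. If $x\notin\mathcal O$, then $x^{-1}\in\mathfrak m$; if $x\in\mathcal O\setminus\mathcal O'$, then $x$ is a unit of $\mathcal O$ and $\overline{x^{-1}}\in\mathfrak m_u$. So $\mathcal O'$ is a valuation ring with maximal ideal $\{x\in\mathcal O:\bar x\in\mathfrak m_u\}$. For $x$ in this ideal, $1+x\in\mathcal O^\times$ and $w(1+x)=\bar w(1+\bar x)=0$. Thus $\mathcal O'\in\mathcal V$ and $\mathcal O'\subsetneq\mathcal O$, against minimality.
\end{proof}

\subsection{Rank one and residue characteristic $p$}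
By Theorem~\ref{thm:top} and Lemma~\ref{lem:residue}(a),(b), there is a V-topology on $f$ for which $\bar S$ is open in $f^\times$. We shall work in completions, so we first note that the datum extends.

\begin{lemma}\label{lem:extend}
Let $|\cdot|$ be an absolute value on $f$ for which $\bar S$ is open in $f^\times$, and let $\hat f$ be the completion. Then $\bar w$ extends to a locally constant homomorphism $\hat w\colon\hat f^\times\to W$ satisfying (St).
\end{lemma}

\begin{proof}
Choose $0<\varepsilon\le1$ such that $z\in f$ and $|z-1|<\varepsilon$ imply $z\in\bar S$. Put $\delta=\varepsilon/3$ and $D=\{y\in\hat f:|y-1|<\delta\}$. If $d,d'\in D$, then $|d/d'-1|<2\delta/(1-\delta)\le\varepsilon$. So for $y\in\hat f^\times$ the map $\bar w$ is constant on $f\cap yD$, which is nonempty by density; let $\hat w(y)$ be its value. For $y\in f^\times$ this is $\bar w(y)$. If $y'\in yD$, the nonempty open set $yD\cap y'D$ meets $f$, so $\hat w(y')=\hat w(y)$. Given $y,z\in\hat f^\times$, density and continuity provide $y_0\in f\cap yD$ and $z_0\in f\cap zD$ with $y_0z_0\in yzD$, so $\hat w$ is a homomorphism. Given $y\neq0,1$, there is $y_0\in f\cap yD$ with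 $1-y_0\in(1-y)D$, and (St) for $y_0$ gives (St) for $y$.
\end{proof}

A subgroup $\Delta$ of an ordered abelian group $\Gamma$ is \emph{convex} if $0\le\gamma\le\delta\in\Delta$ implies $\gamma\in\Delta$. The convex subgroups form a chain. If $u$ is a valuation with value group $\Gamma$, composing with $\Gamma\to\Gamma/\Delta$ gives the \emph{coarsening} $u'$, with $\mathfrak m_{u'}=\{0\}\cup\{x:u(x)>\delta\text{ for all }\delta\in\Delta\}\subset\mathfrak m_u$. A nontrivial valuation has \emph{rank one} if $0$ is the only proper convex subgroup; then $\Gamma$ embeds in $\mathbb R$ and $|x|=e^{-u(x)}$ is an absolute value. The topology of a nontrivial valuation $u$ has the sets $aO_u$, $a\in f^\times$, as a base of neighborhoods of $0$.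

\begin{lemma}\label{lem:rankone}
There is a rank-one valuation $u_1$ of $f$ of residue characteristic $p$ for which $\bar S$ is open in $f^\times$, and $\operatorname{char}f=0$.
\end{lemma}

\begin{proof}
Suppose first that the V-topology comes from an archimedean absolute value. By Ostrowski's theorem $\hat f$ is $\mathbb R$ or $\mathbb C$ as a topological field. The locally constant map $\hat w$ of Lemma~\ref{lem:extend} vanishes on the connected set $\mathbb R_{>0}$, respectively $\mathbb C^\times$, and $\hat w(-1)=0$. So $W=0$, a contradiction.

Hence the topology comes from a nontrivial valuation $u$ with value group $\Gamma$, and there is $a\in f^\times$ with $\gamma=u(a)>0$ and $1+aO_u\subset\bar S$. Suppose $\gamma$ lies in a proper convex subgroup $\Delta$. The coarsening $u'$ by $\Delta$ is nontrivial and $\mathfrak m_{u'}\subset aO_u$, so $1+\mathfrak m_{u'}\subset\bar S$, contradicting Lemma~\ref{lem:residue}(d). So the union $\Delta_1$ of all proper convex subgroups, which is a convex subgroup, does not contain $\gamma$; it is the largest proper convex subgroup. The coarsening $u_1$ by $\Delta_1$ has rank one. From $\mathfrak m_{u_1}\subset O_u$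 we get $1+a\mathfrak m_{u_1}\subset\bar S$, so $\bar S$ is open for $u_1$.

Let $\hat f$ be the completion at $u_1$. By Lemma~\ref{lem:residue}(d) there is $x\in\mathfrak m_{u_1}$ with $\bar w(1+x)\ne0$. If the residue characteristic were different from $p$, then $1$ would be a simple root of $Y^p-(1+x)$ modulo the maximal ideal, and Hensel's lemma would give $y\in\hat f$ with $y^p=1+x$. Then $\bar w(1+x)=p\,\hat w(y)=0$, a contradiction. So the residue characteristic is $p$, and $\operatorname{char}f=0$ by Lemma~\ref{lem:residue}(c).
\end{proof}

\subsection{Tilting}
We are left with the wild case, where neither divisibility of the value group nor Hensel's lemma applies. Here $k^\times=k^{\times p}$ is used once more: it makes the completion perfectoid.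

A \emph{perfectoid field} is a field $L$, complete for a rank-one valuation with nondiscrete value group and residue characteristic $p$, such that the Frobenius map $x\mapsto x^p$ is surjective on $O_L/pO_L$. To $L$ one attaches its tilt $L^\flat$, a field of characteristic $p$. By \cite[Theorem~3.7]{Scholze}, every finite extension $L'$ of $L$ is perfectoid, and $L'\mapsto L'^\flat$ is an equivalence between the finite extensions of $L$ and those of $L^\flat$; in particular $G_L\cong G_{L^\flat}$. For a profinite group $G$, the inequality $\operatorname{cd}_p(G)\le1$ means that $H^i(G,M)\{p\}=0$ for all $i\ge2$ and all discrete torsion $G$-modules $M$. It holds for the absolute Galois group of any field of characteristic $p$ \cite[II.2.2]{Serre}.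

\begin{lemma}\label{lem:perf}
Let $\hat f$ be the completion of $f$ at $u_1$. Then $K_2(\hat f)=pK_2(\hat f)$.
\end{lemma}

\begin{proof}
Since $f/k$ is finite, $u_1(k^\times)$ has finite index in $u_1(f^\times)$, so $u_1|_k$ is nontrivial, of rank one and of residue characteristic $p$. Since $k^\times=k^{\times p}$, the group $u_1(k^\times)$ is $p$-divisible, hence not discrete, and every element of the valuation ring $O_k$ is the $p$-th power of an element of $O_k$. Let $\hat k$ be the closure of $k$ in $\hat f$. As $p\neq0$ in $k$, every element of $O_{\hat k}$ is congruent modulo $pO_{\hat k}$ to an element of $O_k$, hence to a $p$-th power. So $\hat k$ is perfectoid. The compositum $f\hat k\subset\hat f$ is a finite-dimensional normed space over the complete field $\hat k$, hence complete, and it contains the dense subfield $f$. So $\hat f=f\hat k$ is finite over $\hat k$. Therefore $\hat f$ is perfectoid, $G_{\hat f}\cong G_{\hat f^\flat}$, and $\operatorname{cd}_p(G_{\hat f})\le1$. Thus $H^2(G_{\hat f},\mu_p^{\otimes2})=0$, and \eqref{eq:MS} applies because $\operatorname{char}\hat f=0$.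
\end{proof}

\begin{proof}[End of the proof of Theorem~\ref{thm:core}]
Let $\hat w$ be the extension of $\bar w$ to $\hat f^\times$ given by Lemma~\ref{lem:extend}. Because $\hat w$ satisfies (St), the rule $\{a,b\}\mapsto\langle\hat w(a),\hat w(b)\rangle$ defines a homomorphism $h\colon K_2(\hat f)\to B$. Since $pW=0$, we have $ph=0$, so $h$ vanishes on $pK_2(\hat f)=K_2(\hat f)$. As $\hat w$ is onto, the pairing on $W$ is zero, contradicting (ND) and $W\neq0$. This proves Theorem~\ref{thm:core}, hence Theorem~\ref{thm:closed} by Section~\ref{sec:charp} and Theorem~\ref{thm:main} by Section~\ref{sec:closed}.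
\end{proof}

\begin{remark}
The hypotheses $\operatorname{char}K\neq p$, $\mu_p\subset F$ and $|F^\times/F^{\times p}|<\infty$ serve only to produce the datum; finiteness of $W$ then gives the fibers of $w$ positive measure in Section~\ref{sec:top}. The hypothesis $K^\times=K^{\times p}$ is used four times, and each use removes one kind of field: it gives $w(-1)=0$, which excludes the real case; the divisibility of $v(F^\times)$, which excludes tame symbols; the perfectness argument of Lemma~\ref{lem:residue}(c), which excludes residue fields $f$ of characteristic $p$; and the perfectoid property, which excludes wild symbols in mixed characteristic.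
\end{remark}

\section{Complements}\label{sec:compl}

The proof of Theorem~\ref{thm:main} did not use that $F/K$ is Galois, and it can be run for all embeddings of $F$ at once.

\begin{proposition}\label{prop:sep}
Theorem~\ref{thm:main} holds for every finite separable extension $F/K$ in $K^s$, and $C$ can be chosen so that $A$ splits over every field factor of $F\otimes_KC$.
\end{proposition}

\begin{proof}
Write $[A]=\sum_{p\mid n}\alpha_p$ as before and $F=K[X]/(g)$. Fix $p$, let $E$ be as in Lemma~\ref{lem:hull}, and let $g=g_1\cdots g_s$ be the factorization into monic irreducible polynomials over $E$. The field factors $E[X]/(g_i)$ of $F\otimes_KE$ are finite separable over $E$, so $\alpha_p$ dies on each by Theorem~\ref{thm:closed}. For every level $C'$ containing the coefficients of all $g_i$, the field factors of $F\otimes_KC'$ are the $C'[X]/(g_i)$, and $E[X]/(g_i)$ is their directed union. By (B2) there is a level $C_p$ such that $\alpha_p$ dies on all field factors of $F\otimes_KC_p$. Let $C$ be the compositum of the $C_p$. The image of $F\otimes_KC_p$ in a field factor of $F\otimes_KC$ is a field factor of $F\otimes_KC_p$, so all $\alpha_p$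 die on every field factor of $F\otimes_KC$. One of these factors is $CF$.
\end{proof}

For Galois extensions the set of primes in Theorem~\ref{thm:main} is optimal. Recall that the period $\operatorname{per}(A)$ is the order of $[A]$ in $\operatorname{Br}(F)$, that it divides the index $\operatorname{ind}(A)$, and that the index divides the degree of every finite extension of $F$ splitting $A$.

\begin{proposition}\label{prop:per}
Let $F/K$ be finite Galois. For every finite separable $C/K$ in $K^s$ such that $CF$ splits $A$, the period $\operatorname{per}(A)$ divides $[C:K]$. Some $C$ as in Theorem~\ref{thm:main} has a degree with exactly the prime factors of $\operatorname{per}(A)$.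
\end{proposition}

\begin{proof}
Since $F/K$ is Galois, $[CF:C]=[F:F\cap C]$. Computing $[CF:F\cap C]$ through $C$ and through $F$ gives $[CF:F]=[C:F\cap C]$, which divides $[C:K]$. Hence $\operatorname{per}(A)\mid\operatorname{ind}(A)\mid[CF:F]\mid[C:K]$. Theorem~\ref{thm:main} with $n=\operatorname{per}(A)$ gives a field $C$ whose degree involves only primes dividing $\operatorname{per}(A)$, and by the first part it involves all of them.
\end{proof}

Finally, Theorem~\ref{thm:closed} is a statement about cohomological dimension, and in that form it applies to all finite coefficient modules. We use two standard facts: $\operatorname{cd}_p(G)=\operatorname{cd}_p(G_p)$ for a pro-$p$ Sylow subgroup $G_p$ of $G$, and a pro-$p$ group $P$ has $\operatorname{cd}_p(P)\le1$ if and only if $H^2(P,\mathbb Z/p)=0$.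

\begin{proposition}\label{prop:cd}
Every $p$-closed field $E$ satisfies $\operatorname{cd}_p(G_E)\le1$. Consequently, for any field $K$ and any finite discrete $G_K$-module $M$ of order $m$, every class in $H^2(G_K,M)$ is killed by a finite separable extension of $K$ of degree dividing a power of $m$.
\end{proposition}

\begin{proof}
In characteristic $p$ the first statement holds for every field. Let $\operatorname{char}E\neq p$ and let $E_p$ be the fixed field of a pro-$p$ Sylow subgroup of $G_E$. The degree $[E_p(\mu_p):E_p]$ is a power of $p$ dividing $p-1$, so $\mu_p\subset E_p$. The field $E_p$ is a directed union of finite separable extensions $L$ of $E$, so $\operatorname{Br}(E_p)[p]=\varinjlim\operatorname{Br}(L)[p]=0$ by (B2) and Theorem~\ref{thm:closed}. By (B4), $H^2(G_{E_p},\mathbb Z/p)=0$, and therefore $\operatorname{cd}_p(G_E)=\operatorname{cd}_p(G_{E_p})\le1$.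

For the second statement write $M=\bigoplus_{p\mid m}M_p$ with $M_p=M\{p\}$, and decompose the class as $\sum_p\xi_p$ with $\xi_p\in H^2(G_K,M_p)$. For each $p\mid m$ let $E$ be as in Lemma~\ref{lem:hull}. Then $H^2(G_E,M_p)=0$. This group is the direct limit of the groups $H^2(G_{C'},M_p)$ over the levels $C'$ of $E$, so $\xi_p$ dies on some level $C_p$. The compositum of the fields $C_p$ has degree $\prod_p[C_p:K]$, which divides a power of $m$, and it kills the class.
\end{proof}

\begin{thebibliography}{9}

\bibitem{EP}
Engler and Prestel, \emph{Valued Fields}.

\bibitem{GS}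
Gille and Szamuely, \emph{Central simple algebras and Galois cohomology}, 2nd ed.

\bibitem{MO}
``Let $K$ be an arbitrary field, and let $K^s$ be a fixed separable closure of $K$. Let $F/K$ a be a finite Galois extension in $K^s$. Let $n>0$ be a natural numb\ldots'', MathOverflow, \texttt{https://mathoverflow.net/posts/468492/revisions}.

\bibitem{Scholze}
Scholze, \emph{Perfectoid spaces}, Publ.\ IH\'ES 116 (2012).

\bibitem{Serre}
Serre, \emph{Galois Cohomology}.

\end{thebibliography}
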